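# Almost every finite monoid is a semigroup with an identity adjoined

## 1. The guess $M\cong S^1$, tested on monoids of order 2 and 3

There is one cheap way to make a monoid: take a semigroup $S$ and throw in a new identity element. The first guess about finite monoids is that, with negligible exceptions, there is no other way. We make this precise, test it by hand, and then prove it.

A semigroup is a set with an associative binary operation, and a monoid is a semigroup with an identity element. For a semigroup $S$ let $S^1=S\cup\{1\}$ be the monoid obtained by adjoining a new identity $1\notin S$. An isomorphism $S^1\to T^1$ sends identity to identity, so it restricts to an isomorphism $S\to T$; hence $S\mapsto S^1$ embeds isomorphism classes of semigroups of order $n-1$ into isomorphism classes of monoids of order $n$. The same holds when we count up to isomorphism and anti-isomorphism, an anti-isomorphism being a bijection $\varphi$ with $\varphi(xy)=\varphi(y)\varphi(x)$.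

**Definition.** A semigroup is *3-nilpotent* if it has a zero (an element $0$ with $0s=s0=0$ for all $s$) and every product of three elements is $0$.

For example, on $\{0,a,x\}$ put $xx=a$ and let all other products be $0$. Every product of two elements lies in $\{0,a\}$, and $0$ and $a$ multiply everything to $0$, so both bracketings of a triple product give $0$. The null semigroup, in which all products are $0$, is also 3-nilpotent. Up to isomorphism these are the only 3-nilpotent semigroups of order 3. Indeed, $S^2$ contains $0=0\cdot 0$, and elements of $S^2$ multiply everything to $0$. If $|S^2|=1$ we have the null semigroup. If $S^2=\{0,a\}$, the only product that can be nonzero is $xx$ for the third element $x$, and it must equal $a$. If $S^2=S$, then $S=S^2=S^3=\{0\}$, which is impossible.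

The guess has two halves. First, almost all monoids of order $n$ have the form $S^1$: the proportion of such classes among all classes of monoids of order $n$ tends to $1$. Second, the number of monoids of order $n$ behaves like the number of 3-nilpotent semigroups of order $n-1$: the ratio tends to $1$. Both halves are conjectured for both ways of counting. Distler and Mitchell gave a closed formula for the number of 3-nilpotent semigroups of order $n$ in both ways of counting, so the second half compares monoids with a number given by a formula.

Let us test. In order 2 the elements are $1,x$, and $xx=1$ or $xx=x$. This gives the cyclic group $C_2$ and $\{x\}^1$. So one of the two monoids has the form $S^1$.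

For order 3 we first need the semigroups of order 2. A finite semigroup contains an idempotent, so let $aa=a$. If $bb=a$, then $b(bb)=(bb)b$ gives $ba=ab$; the value $a$ gives the null semigroup and the value $b$ gives $C_2$. If $bb=b$, then $ab=ba$ gives a two-element semilattice (the two choices differ by swapping names), $ab=a,\ ba=b$ gives the left zero semigroup $xy=x$, and $ab=b,\ ba=a$ gives the right zero semigroup $xy=y$. All are associative and no two are isomorphic, so there are five semigroups of order 2, and four up to anti-isomorphism as well, since left zero and right zero are exchanged.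

Now take a monoid $M$ of order 3 with group of units $G$. If $G=\{1\}$, then $M=S^1$ with $|S|=2$ (we show in Section 6 that nonunits are closed under multiplication): five monoids. If $G=\{1,h\}$ and $x$ is the third element, then $hx\in G$ would make $x$ a unit, so $hx=x$, likewise $xh=x$. Moreover $xx=1$ would make $x$ a unit, and $xx=h$ would give $x(xh)=1=(hx)x$ and again make $x$ a unit, so $xx=x$: one monoid, $C_2$ with a zero. If $|G|=3$ we get $C_3$. In total there are seven monoids, five of the form $S^1$; up to anti-isomorphism as well, six, of which four have the form $S^1$.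

So the proportions are $\tfrac12$ and then $\tfrac57$ (or $\tfrac46$). The second half looks worse: the only 3-nilpotent semigroup of order 2 is the null one, so for $n=3$ we are comparing $7$ with $1$. Small orders decide nothing. They do show what an exception looks like: a nontrivial group glued to an ideal. In fact, for any semigroup $S$ of order $n-2$, the set $C_2\sqcup S$ with $C_2$ acting trivially on $S$ is a monoid not of the form $S^1$. So the guess can only be true if there are far fewer semigroups of order $n-2$ than of order $n-1$. Growth rates are the heart of the matter.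

## 2. Four theorems and the Kleitman–Rothschild–Spencer input

Write $[n]=\{1,\dots,n\}$. Let $T(n)$ be the number of associative multiplication tables on $[n]$, with $T(0)=1$, and $Z(n)$ the number of those that are 3-nilpotent. Let $s(n),z(n),m(n)$ be the numbers of isomorphism classes of semigroups, 3-nilpotent semigroups, and monoids of order $n$, and let $s^*(n),z^*(n),m^*(n)$ be the same numbers up to isomorphism and anti-isomorphism. As usual $a\sim b$ means $a/b\to1$.

**Input (KRS).** Kleitman, Rothschild and Spencer, *The number of semigroups of order n*, Proc. AMS 55 (1976): $Z(n)/T(n)\to 1$ as $n\to\infty$. In particular, since $Z(n)\ge1$ for $n\ge1$, there is a constant $C\ge1$ with $T(n)\le C\,Z(n)$ for all $n\ge1$.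

This is the only external input, used as a black box. It counts tables, not classes.

**Theorem 1.** $s(n)\sim z(n)\sim Z(n)/n!$ and $s^*(n)\sim z^*(n)\sim Z(n)/(2\,n!)$. In particular, almost all semigroups of order $n$, in either way of counting, are 3-nilpotent.

**Theorem 2.** The proportion of isomorphism classes of monoids of order $n$ that are of the form $S^1$ tends to $1$, and $m(n)\sim z(n-1)$. The same holds up to isomorphism and anti-isomorphism, with $m^*(n)\sim z^*(n-1)$.

So the guess is true in both ways of counting.

**Theorem 3.** For all large $n$,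
$$0\le m(n)-s(n-1)-s(n-2)\le n^{-n/10}s(n-2),$$
$$0\le m^*(n)-s^*(n-1)-s^*(n-2)\le 2n^{-n/10}s^*(n-2).$$
So the number of monoids not of the form $S^1$ is asymptotic to the number of semigroups of order $n-2$. Their proportion is $(\ln n/n)^{2n}e^{O(n)}$, in both ways of counting.

**Theorem 4.** Fix a finite group $G$ of order $g\ge2$. The number of isomorphism classes of monoids of order $n$ with group of units isomorphic to $G$ is $s(n-g)\bigl(1+O(N^{-N/6})\bigr)$, where $N=n-g$. Almost all of them are of the form $G\sqcup S$ with $S$ a 3-nilpotent ideal and $hx=xh=x$ for $h\in G$, $x\in S$.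

## 3. From tables to classes: automorphisms stand in the way

The sensible first move toward Theorem 1 is to divide KRS by $n!$. A class of semigroups of order $n$ consists of $n!/|\mathrm{Aut}|$ tables, so it has at most $n!$ of them, and $s(n)\ge T(n)/n!$, $z(n)\ge Z(n)/n!$. For an upper bound on $s(n)-z(n)$ the division breaks. A class with many automorphisms has few tables; the left zero semigroup $xy=x$ has every permutation as an automorphism and accounts for a single table. KRS says $T-Z=o(T)$ with no rate, so for all it tells us the tables that are not 3-nilpotent could form as many as $o(T(n))$ classes, and $o(T(n))$ need not be small against $T(n)/n!$.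

What we need is that tables with a nontrivial automorphism are rare, in a summed sense. The group $\mathrm{Sym}(n)$ acts on associative tables by relabeling, its orbits are the isomorphism classes, and a table is fixed by $\pi$ exactly when $\pi$ is an automorphism of it. Let $\mathrm{Fix}(\pi)$ be the number of associative tables on $[n]$ having $\pi$ as an automorphism. Burnside's lemma says
$$s(n)=\frac1{n!}\sum_{\pi\in\mathrm{Sym}(n)}\mathrm{Fix}(\pi).\tag{1}$$
The identity contributes $T(n)/n!$, so the task is to show $\sum_{\pi\ne1}\mathrm{Fix}(\pi)=o(T(n))$.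

As a check of (1), take $n=2$. The five classes of Section 1 have $2,2,2,1,1$ tables (null, $C_2$, semilattice, left zero, right zero), so $T(2)=8$. A table with the swap as automorphism has $aa=c$, $bb=\bar c$, $ab=d$, $ba=\bar d$, where the bar denotes the swap. With $c=a$ we get left zero and right zero. With $c=b$ we have $(aa)a=ba=\bar d$ and $a(aa)=ab=d$, not associative. So $\mathrm{Fix}=2$ for the swap and $s(2)=(8+2)/2=5$, as found by hand.

## 4. The function $\mu(n)=\max_t t^{(n-t)^2}$ and the growth of $T(n)$

Let $\mu(0)=1$ and, for $n\ge1$, $\mu(n)=\max_{1\le t\le n}t^{(n-t)^2}$, the maximum over integers. Thus $\mu(2)=1$, $\mu(3)=2$, $\mu(4)=2^4=16$.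

**Step 1: $\mu$ measures $T$ up to an exponential factor.** The purpose is to replace the unknown $T(n)$ by something we can differentiate. We claim
$$\mu(n)\le Z(n)\le 4^n\mu(n)\quad(n\ge1),\qquad T(n)\le C4^n\mu(n)\quad(n\ge0).\tag{2}$$

For the lower bound, fix $A\subseteq[n]$ with $|A|=t$ and an element of $A$ to be called $0$. For any function $f:([n]\setminus A)^2\to A$ put $xy=f(x,y)$ if $x,y\notin A$, and $xy=0$ otherwise. All products lie in $A$, and anything times an element of $A$, on either side, is $0$. So both bracketings of every triple product are $0$, the operation is associative, $0$ is a zero, and the table is 3-nilpotent. Different $f$ give different tables, so $Z(n)\ge t^{(n-t)^2}$ for every $t$.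

For the upper bound, let $S$ be a 3-nilpotent table on $[n]$ and $A=S^2$, which contains $0=0\cdot0$. If $x\in A$ or $y\in A$, then $xy$ is a product of three elements, so $xy=0$. Hence the table is determined by $A$, the element $0\in A$, and the map $(S\setminus A)^2\to A$. Therefore
$$Z(n)\le\sum_{t=1}^n\binom nt\,t\cdot t^{(n-t)^2}\le n2^n\mu(n)\le4^n\mu(n).$$
The bound on $T$ follows from $T\le CZ$, and for $n=0$ it reads $1\le C$. For $n=3$ one has $Z(3)=3+6=9$ (three null tables, six labelings of the example in Section 1), between $\mu(3)=2$ and $64\cdot2$.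

**Step 2: a lower bound for $\mu$.** This is for the situations where only the leading exponent matters. There is $\theta_n\to0$, $\theta_n\ge0$, with
$$\mu(n)\ge n^{(1-\theta_n)n^2}\quad\text{for }n\text{ large}.\tag{3}$$
Take $t=\lceil n/\ln n\rceil$. Then $\ln t\ge\ln n-\ln\ln n=(1-o(1))\ln n$, and $t\le n/\ln n+1$ gives $(n-t)^2=(1-o(1))n^2$.

**Step 3: where the maximum sits.** This is for comparing $\mu(n)$ with $\mu(n-k)$ precisely. For all large $j$, every integer maximizer $t$ of $t^{(j-t)^2}$ over $1\le t\le j$ satisfies
$$\frac j{3\ln j}-1\le t\le\frac j{\ln j}+1.\tag{4}$$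
Let $\varphi(t)=(j-t)^2\ln t$ on $[1,j]$. Then
$$\varphi'(t)=\frac{(j-t)^2}{t}-2(j-t)\ln t=(j-t)\psi(t),\qquad\psi(t)=\frac{j-t}t-2\ln t=\frac jt-1-2\ln t.$$
The function $\psi$ is strictly decreasing, $\psi(1)=j-1>0$ and $\psi(j)=-2\ln j<0$. So $\varphi$ strictly increases up to the root $t_0$ of $\psi$ and strictly decreases afterwards, and an integer maximizer is $\lfloor t_0\rfloor$ or $\lceil t_0\rceil$, hence within distance $1$ of $t_0$. Finally
$$\psi\Bigl(\frac j{3\ln j}\Bigr)=3\ln j-1-2\ln j+2\ln(3\ln j)=\ln j-1+2\ln(3\ln j)>0,$$
$$\psi\Bigl(\frac j{\ln j}\Bigr)=\ln j-1-2\ln j+2\ln\ln j=-(\ln j+1-2\ln\ln j)<0,$$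
where in the last line $u+1-2\ln u$ has minimum $3-2\ln2>0$ at $u=2$. Hence $\frac j{3\ln j}\le t_0\le\frac j{\ln j}$.

**Step 4: one step of growth.** This gives the rate in Theorem 3. We claim
$$\frac{\mu(n)}{\mu(n-1)}=\Bigl(\frac n{\ln n}\Bigr)^{2n}e^{O(n)}.\tag{5}$$
Note $(n-t)^2-(n-1-t)^2=2n-1-2t$. If $t$ is a maximizer for $n-1$, then $t$ is admissible for $n$, and $\mu(n)/\mu(n-1)\ge t^{2n-1-2t}$. If $t$ is a maximizer for $n$, then by (4) $t\le n-1$ for large $n$, so $t$ is admissible for $n-1$, and $\mu(n)/\mu(n-1)\le t^{2n-1-2t}$. In both cases (4) says that $t$ lies between two positive constant multiples of $n/\ln n$. So $t^{2n}=(n/\ln n)^{2n}e^{O(n)}$, and $(2t+1)\ln t=O(n)$, that is, $t^{2t+1}=e^{O(n)}$. This proves (5).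

## 5. Tables with a prescribed automorphism

For $\pi\in\mathrm{Sym}(n)$ let $\operatorname{supp}\pi$ be the set of points moved by $\pi$. A permutation with $|\operatorname{supp}\pi|\le l$ is obtained by choosing an $l$-set containing the support and permuting it, so there are at most $\binom nl\,l!\le n^l$ of them.

The first attempt at bounding $\mathrm{Fix}(\pi)$ forgets associativity. Let $|\operatorname{supp}\pi|=l$ and let $F$ be the fixed set. Since $\pi(x)\pi(y)=\pi(xy)$, the value at one pair determines the values on its whole orbit under $(x,y)\mapsto(\pi x,\pi y)$. The $(n-l)^2$ pairs in $F^2$ are fixed, and the other $l(2n-l)$ pairs lie in orbits of size at least $2$. This gives $\mathrm{Fix}(\pi)\le n^{(n-l)^2+l(2n-l)/2}=n^{n^2-l(2n-l)/2}$.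

For a transposition, $l=2$, the bound is $n^{n^2-2n+2}$, and here the attempt dies. By (4), a maximizer for large $n$ is at most $2n/\ln n$, so (2) gives $T(n)\le C4^n(2n/\ln n)^{n^2}$, and
$$\frac{n^{n^2-2n+2}}{T(n)}\ge C^{-1}4^{-n}\Bigl(\frac{\ln n}2\Bigr)^{n^2}n^{-2n+2}\to\infty.$$
The saving $n^{2n-2}$ from the symmetry is drowned by the gap between $T(n)$ and $n^{n^2}$, which is larger than $\exp(cn^2\ln\ln n)$ for some $c>0$.

The loss comes from the block $F^2$, where we allowed arbitrary entries. But $F$ is closed under multiplication, so that block is itself an associative table, and there are at most $T(n-l)$ of those. We should compare $T(n)$ with $T(n-l)$, not with $n^{n^2}$. What we need is a comparison whose error in the exponent is proportional to $l(2n-l)$ and not to $n^2$.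

**Lemma 1.** There is a sequence $\delta_n\ge0$ with $\delta_n\to0$ such that for all $1\le k\le n$,
$$T(n)\ge\mu(n)\ge T(n-k)\,n^{(1-\delta_n)k(2n-k)}.\tag{6}$$

The exponent $k(2n-k)=n^2-(n-k)^2$ is the number of new table entries when $k$ elements are added: almost all of them are, in the logarithmic sense, free.

**Step 1: pass from $T(n-k)$ to $\mu(n-k)$.** This is so that only $\mu$ has to be compared with itself. By (2), $T(n-k)\le C4^n\mu(n-k)$, and $C4^n=n^{\eta_nn}$ with $\eta_n=(\ln C+n\ln4)/(n\ln n)\to0$. As $k(2n-k)$ increases in $k$ on $[1,n]$, we have $k(2n-k)\ge2n-1\ge n$, so $C4^n\le n^{\eta_nk(2n-k)}$. It therefore suffices to find $\varepsilon_n\to0$ with $\mu(n)\ge\mu(n-k)\,n^{(1-\varepsilon_n)k(2n-k)}$ for all large $n$ and all $k$; then $\delta_n=\varepsilon_n+\eta_n$ works.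

**Step 2: the case $k\le n/2$.** Here we must not lose a factor $n^{o(n^2)}$, so we use the maximizer for $n-k$ as a trial value for $n$. Let $j=n-k\ge n/2$ and let $t$ be a maximizer for $j$. Since $x/\ln x$ is increasing for $x\ge e$, (4) gives, for large $n$,
$$t\ge\frac{n/2}{3\ln n}-1\ge\frac n{7\ln n},\qquad t\le\frac n{\ln n}+1\le\frac{2n}{\ln n}.$$
Since $(n-t)^2-(j-t)^2=(n-j)(n+j-2t)=k(2n-k-2t)$,
$$\mu(n)\ge t^{(n-t)^2}=\mu(j)\,t^{k(2n-k-2t)}.$$
Now $\ln t\ge(1-\alpha_n)\ln n$ with $\alpha_n=\ln(7\ln n)/\ln n\to0$. Also $2n-k\ge\frac32n$, so $2t\le\frac{4n}{\ln n}\le\beta_n(2n-k)$ with $\beta_n=\frac8{3\ln n}\to0$. Hence $\mu(n)\ge\mu(n-k)\,n^{(1-\alpha_n)(1-\beta_n)k(2n-k)}$.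

**Step 3: the case $k>n/2$.** Here $k(2n-k)$ is itself of order $n^2$, so the crude bound (3) is enough. We have $\mu(n-k)\le n^{(n-k)^2}$, hence
$$\frac{\mu(n)}{\mu(n-k)}\ge n^{n^2-(n-k)^2-\theta_nn^2}=n^{k(2n-k)-\theta_nn^2},$$
and $k(2n-k)=n^2-(n-k)^2\ge\frac34n^2$ gives $\theta_nn^2\le\frac43\theta_n\,k(2n-k)$.

**Step 4: small $n$.** This is only to have (6) for all $n$. For each of the finitely many remaining $n\ge2$ choose $\delta_n$ large enough; for $n=1$, (6) reads $1\ge1\ge1$. The inequality $T(n)\ge Z(n)\ge\mu(n)$ is (2). This proves Lemma 1.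

**Lemma 2.** For all large $n$: if $\pi\in\mathrm{Sym}(n)$ has $|\operatorname{supp}\pi|=l\ge2$, then $\mathrm{Fix}(\pi)\le T(n)\,n^{-ln/3}$.

*Proof.* Let $F$ be the fixed set, $|F|=n-l$. If $x,y\in F$, then $\pi(xy)=\pi(x)\pi(y)=xy$, so $xy\in F$. Thus $F$ is closed (possibly empty), and its table has at most $T(n-l)$ possibilities. The remaining $n^2-(n-l)^2=l(2n-l)$ pairs are moved by $(x,y)\mapsto(\pi x,\pi y)$, so they form at most $l(2n-l)/2$ orbits, and one value per orbit suffices. By Lemma 1,
$$\mathrm{Fix}(\pi)\le T(n-l)\,n^{l(2n-l)/2}\le T(n)\,n^{-(\frac12-\delta_n)l(2n-l)}\le T(n)\,n^{-(\frac12-\delta_n)ln}$$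
once $\delta_n\le\frac12$, because $2n-l\ge n$. For $\delta_n\le\frac16$ the exponent is at most $-ln/3$. $\square$

*Proof of Theorem 1.*

**Step 1: isomorphism classes.** The aim is $s(n)\le(1+o(1))T(n)/n!$. By (1), Lemma 2 and the count of permutations,
$$\frac{T(n)}{n!}\le s(n)\le\frac{T(n)}{n!}\Bigl(1+\sum_{l\ge2}n^{l-ln/3}\Bigr)=(1+o(1))\frac{T(n)}{n!},$$
since with $p=n^{-(n/3-1)}\to0$ the sum is at most $p^2/(1-p)$. Each class has at most $n!$ tables, so with KRS
$$\frac{Z(n)}{n!}\le z(n)\le s(n)\le(1+o(1))\frac{T(n)}{n!}=(1+o(1))\frac{Z(n)}{n!}.$$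

**Step 2: classes up to anti-isomorphism.** The aim is the same with $2\,n!$ in place of $n!$. Let $\mathrm{Sym}(n)\times C_2$ act on associative tables, the generator $c$ of $C_2$ transposing them. Two semigroups are anti-isomorphic exactly when one is isomorphic to the transpose of the other, so the orbits are the classes. A table is fixed by $(\pi,c)$ if and only if $\pi(xy)=\pi(y)\pi(x)$ for all $x,y$. Let $\tau(x,y)=(\pi y,\pi x)$ on $[n]^2$. The value at a pair determines the value at its $\tau$-image, hence on its whole $\tau$-orbit. A $\tau$-fixed pair has $x=\pi y$, so there are at most $n$ of these, and $\tau$ has at most $n+\frac{n^2-n}2=\frac{n^2+n}2$ orbits. So at most $n^{(n^2+n)/2}$ tables are fixed by $(\pi,c)$, and the total over all $\pi$ is at most $n^{n+(n^2+n)/2}$, which is $o(T(n))$ by (2) and (3). Burnside's lemma and Step 1 give $s^*(n)\le(1+o(1))T(n)/(2\,n!)$. Each class has at most $2\,n!$ tables, so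
$$\frac{Z(n)}{2\,n!}\le z^*(n)\le s^*(n)\le(1+o(1))\frac{T(n)}{2\,n!}=(1+o(1))\frac{Z(n)}{2\,n!}.\qquad\square$$

For later use we record
$$s(n)\ge\frac{T(n)}{n!},\qquad s^*(n)\ge\frac{s(n)}2\qquad(n\ge1),\tag{7}$$
the second because a class up to isomorphism and anti-isomorphism is a union of at most two isomorphism classes.

## 6. A finite monoid is a group of units acting on an ideal

Let $M$ be a finite monoid, $G$ its group of units, and $I=M\setminus G$.

**Step 1: $I$ is empty or an ideal.** This is what lets us peel off the group. Suppose $xy=1$. The map $w\mapsto yw$ is injective since $x(yw)=w$, hence bijective, so $yw=1$ for some $w$. Thus $y$ has a left and a right inverse, so $y\in G$ and $x=y^{-1}\in G$. If more generally $xy=u\in G$, then $x(yu^{-1})=1$ and $(u^{-1}x)y=1$, so $x,y\in G$. Contrapositively, a product with a factor in $I$ lies in $I$.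

**Step 2: the form $S^1$ means no nontrivial units.** In $S^1$ a product equals $1$ only if both factors are $1$, so the unit group is trivial. Conversely, if $|M|\ge2$ and $G=\{1\}$, then $I$ is a nonempty subsemigroup and $M=I^1$. An isomorphism $S^1\cong M$ sends $1$ to $1$, so $S\cong I$. Hence for $n\ge2$
$$m(n)=s(n-1)+r(n),\qquad m^*(n)=s^*(n-1)+r^*(n),\tag{8}$$
where $r(n)$, $r^*(n)$ count the classes of monoids of order $n$ with $G\ne\{1\}$.

**Step 3: encode monoids with a given unit group.** Fix a group $G$ of order $g\ge2$ generated by $d\ge1$ elements $h_1,\dots,h_d$. One can take $d\le\log_2g$, because each generator outside the subgroup generated so far at least doubles that subgroup. Let $N=n-g$.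

**Definition.** $X_G(N)$ is the set of triples $(*,L,R)$ where $*$ is an associative operation on $[N]$, $L,R:G\to\mathrm{Sym}(N)$, and $G\sqcup[N]$, with the given products inside $G$ and inside $[N]$ and with $hx=L_h(x)$, $xh=R_h(x)$, is a monoid with identity $1_G$. The subset $X'_G(N)$ consists of the triples for which $L_h,R_h$ are not all the identity. The group $\mathrm{Sym}(N)$ acts on both sets by relabeling, and $b_G(n)$ is the number of its orbits on $X'_G(N)$.

In such a monoid $[N]$ is an ideal not containing $1$, so its elements are nonunits and the unit group is exactly $G$. Conversely, a monoid of order $n$ with unit group isomorphic to $G$ yields a triple: by Step 1, $x\mapsto hx$ maps $I$ to $I$, with inverse $x\mapsto h^{-1}x$, and similarly on the right. Triples in one orbit give isomorphic monoids. So the number of classes is at most the number of orbits on $X_G(N)$.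

As an example, take $G=\{1,h\}$ and $I=\{a,b\}$, so $n=4$, and let $\sigma$ be the swap of $a$ and $b$. Trivial actions leave the five semigroups of order 2. If $L_h=\sigma$ and $R_h=\mathrm{id}$, then $(xh)y=x(hy)$ says $xy=x\sigma(y)$, so rows are constant, and $h(xy)=(hx)y$ says $\sigma(xy)=\sigma(x)y$. With $aa=ab=c$ we get $ba=bb=\sigma(c)$. For $c=a$ this is left zero, and all conditions hold; for $c=b$, $(aa)a=ba=a$ but $a(aa)=ab=b$. So there is one monoid, and its mirror image ($L_h=\mathrm{id}$, $R_h=\sigma$, right zero). If $L_h=R_h=\sigma$, then $\sigma(x)y=\sigma(xy)=x\sigma(y)$, so $aa=bb=c$ and $ab=ba=\sigma(c)$; either choice of $c$ gives $I\cong C_2$ with $h$ acting as multiplication by its non-identity element, and the two choices differ by relabeling. So there are $5+3=8$ monoids of order 4 with unit group $C_2$. Notice how strongly each nontrivial action restricted the multiplication on $I$.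

**Step 4: trivial actions.** These give the main term. If all $L_h,R_h$ are the identity, then for any associative $*$ on $[N]$ we do get a monoid: a triple product with a factor in $I$ equals, in either bracketing, the product of its $I$-factors in order. Two such monoids are isomorphic if and only if their ideals are: an isomorphism preserves units and so restricts to the ideals, and an isomorphism of ideals extends by the identity on $G$. So for $N\ge1$
$$s(N)\le\#\{\text{classes of monoids of order }n\text{ with unit group}\cong G\}\le s(N)+b_G(n).\tag{9}$$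

## 7. Nontrivial actions of units are rare

The crude way to bound nontrivial actions is to choose $*$, $L$ and $R$ independently. Take $G=C_2$, $N=n-2$. There are at most $T(n-2)\,((n-2)!)^2=T(n-2)\,n^{2n+o(n)}$ triples. For Theorem 2 we would need this to be $o(s(n-1))$. But by Theorem 1 and KRS $s(n-1)\sim T(n-1)/(n-1)!$, and by (2) and (5) $T(n-1)=T(n-2)\,n^{2n+o(n)}$, so $s(n-1)=T(n-2)\,n^{n+o(n)}$. The crude bound is too large by a factor $n^{n+o(n)}$.

What it ignores is visible in the example above: an action that moves points forces repetitions in $*$, since $h(xy)=(hx)y$ ties row $hx$ to row $x$. The next lemma shows that moving $k$ points costs a factor about $N^{kN/3}$ in the choice of $*$, far more than the choice of the action can return. There is a second point. Theorem 3 needs $b_G(n)=o(s(N))$, where $s(N)\sim T(N)/N!$, and simply counting triples cannot give this from a saving $N^{-kN/3}$, because for $k=2$ the saving $N^{-2N/3}$ is weaker than $1/N!=N^{-N+o(N)}$. So we count orbits with Burnside's lemma, using both the symmetry $\pi$ and the action.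

**Lemma 3.** There is an absolute constant $N_0$ such that if $N\ge N_0$ and $N\ge24d$, then
$$b_G(n)\le4N^{-N/6}\,\frac{T(N)}{N!}\le4N^{-N/6}s(N).$$

*Proof.* Choose $N_0$ so that $\delta_N\le\frac1{12}$ and Lemma 2 holds for all $N\ge N_0$.

**Step 1: parametrize the actions.** This bounds the number of choices of $(L,R)$. Associativity gives $L_{hh'}=L_hL_{h'}$ and $R_{hh'}=R_{h'}R_h$. So $(L,R)$ is determined by the $2d$ permutations $\sigma_i=L_{h_i}$, $\sigma_{d+i}=R_{h_i}$. Let $k=\max_i|\operatorname{supp}\sigma_i|$. For triples in $X'_G(N)$ some $\sigma_i$ is not the identity, so $k\ge2$. There are at most $(N^k)^{2d}=N^{2dk}$ tuples with a given $k$.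

**Step 2: an action moving $k$ points restricts $*$.** We claim that for a tuple with maximal support size $k$, at most $T(N)N^{-kN/3}$ operations $*$ are compatible with it. Take $\sigma$ in the tuple with $|\operatorname{supp}\sigma|=k$, and suppose first $\sigma=L_h$. Associativity, $h(xy)=(hx)y$, gives
$$\sigma(xy)=\sigma(x)\,y\qquad(x,y\in[N]).$$
Let $F$ be the fixed set of $\sigma$, $|F|=N-k$. For $x\in F$ and any $y$ we get $\sigma(xy)=xy$, so $F\cdot[N]\subseteq F$; in particular $F$ is closed. Now count the table in three parts. The table on $F$ has at most $T(N-k)$ possibilities. The entries $(x,y)$ with $x\in F$, $y\notin F$ have at most $N^{k(N-k)}$ possibilities. The rows of the elements $x\notin F$ are determined by one row in each nontrivial cycle of $\sigma$, because $\sigma(x)y=\sigma(xy)$ gives the row of $\sigma(x)$ from that of $x$; there are at most $k/2$ such cycles, so at most $N^{kN/2}$ possibilities. By Lemma 1 the total is at most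
$$T(N-k)\,N^{\frac32kN-k^2}\le T(N)\,N^{\frac32kN-k^2-(1-\delta_N)(2kN-k^2)}\le T(N)\,N^{-(\frac12-2\delta_N)kN},$$
the terms $k^2$ canceling and $\delta_N(2kN-k^2)\le2\delta_NkN$. With $\delta_N\le\frac1{12}$ this is at most $T(N)N^{-kN/3}$. If $\sigma=R_h$, then $(xy)h=x(yh)$ gives $\sigma(xy)=x\sigma(y)$, and the same argument applies with rows and columns exchanged.

**Step 3: Burnside on $X'_G(N)$.** This turns the count of triples into a count of orbits. Let $\pi\in\mathrm{Sym}(N)$ have support of size $l$, with $l=0$ for the identity. If $\pi$ fixes a triple, then $\pi$ is an automorphism of $*$, so for a given tuple the number of admissible $*$ is at most $T(N)N^{-lN/3}$, by Lemma 2 if $l\ge2$ and trivially if $l=0$. It is also at most $T(N)N^{-kN/3}$ by Step 2. The minimum of two numbers is at most their geometric mean, so it is at most $T(N)N^{-(k+l)N/6}$. There are at most $N^l$ such $\pi$ and at most $N^{2dk}$ tuples with parameter $k$, whence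
$$b_G(n)\le\frac{T(N)}{N!}\sum_{l\ge0}\sum_{k\ge2}N^{\,l+2dk-(k+l)N/6}.$$
Since $l+2dk\le2d(k+l)\le(k+l)N/12$, each summand is at most $q^{k+l}$ with $q=N^{-N/12}$. As $N\ge24d\ge24$, $q\le24^{-2}\le\frac12$. So the double sum is at most
$$\sum_{l\ge0,\,k\ge2}q^{k+l}=\frac{q^2}{(1-q)^2}\le4q^2=4N^{-N/6}.$$
The last inequality of the lemma is (7). $\square$

*Proof of Theorem 4.* Here $G$, hence $d$, is fixed. For $N\ge\max(N_0,24d)$, (9) and Lemma 3 place the number of classes between $s(N)$ and $s(N)(1+4N^{-N/6})$; the finitely many smaller $N\ge1$ only affect the implied constant. The classes of the form $G\sqcup S$ with trivial actions and $S$ a 3-nilpotent ideal number $z(N)$, by Step 4 of Section 6, and $z(N)\sim s(N)$ by Theorem 1. $\square$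

## 8. Unit groups of order at least 3

Theorem 4 treats one group at a time. For Theorem 3 we need all groups of order at least $3$ together, including groups whose order is comparable to $n$.

**Lemma 4.** The number $r_{\ge3}(n)$ of isomorphism classes of monoids of order $n$ with $|G|\ge3$ satisfies, for large $n$,
$$r_{\ge3}(n)\le\bigl(4n^{-0.3n}+n^{-n^2/2}\bigr)\,s(n-2).$$

*Proof.*

**Step 1: how many groups there are.** Let $\gamma(g)$ be the number of groups of order $g$ up to isomorphism. By Cayley's theorem such a group is isomorphic to a subgroup of $\mathrm{Sym}(g)$, generated by at most $\lfloor\log_2g\rfloor$ permutations; padding the list with identities, $\gamma(g)\le(g!)^{\lfloor\log_2g\rfloor}\le g^{g\log_2g}$.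

**Step 2: $g>n/2$.** The ideal is so small here that the crude count suffices. Now $N<n/2$ (possibly $N=0$), and the number of triples for one $G$ is at most $T(N)(N!)^{2d}$ with $d\le\log_2g$. So the number of classes for a given $g$ is at most
$$\gamma(g)\,T(N)\,(N!)^{2\log_2g}\le n^{n\log_2n}\cdot n^{n^2/4}\cdot n^{n\log_2n},$$
where we used $T(N)\le N^{N^2}\le n^{n^2/4}$ for $N\ge1$, $T(0)=1$, and $N!\le n^{n/2}$. Summed over at most $n$ values of $g$ this is $n^{n^2/4+o(n^2)}$. On the other hand, by (7), (2) and (3), $s(n-2)\ge\mu(n-2)/(n-2)!\ge n^{(1-o(1))n^2}$. So for large $n$ this part is at most $n^{-n^2/2}s(n-2)$.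

**Step 3: $3\le g\le n/2$.** Here Lemma 3 disposes of the nontrivial actions and Lemma 1 shows that a smaller ideal costs more than the choice of $G$ returns. We have $N\ge n/2$, so for large $n$, $N\ge N_0$ and $d\le\log_2n\le n/48\le N/24$. Since $4N^{-N/6}\le1$, (9) and Lemma 3 bound the number of classes for a given $g$ by $2\gamma(g)s(N)\le2\gamma(g)T(n-g)$. Put $n'=n-2$ and $k=g-2\ge1$, so $n-g=n'-k$. By Lemma 1,
$$T(n-g)\le T(n')\,n'^{-(1-\delta_{n'})k(2n'-k)},\qquad2n'-k=2n-2-g\ge\tfrac32n-2\ge1.45\,n$$
for large $n$. As $\ln n'/\ln n\to1$ and $\delta_{n'}\to0$, we get $T(n-g)\le T(n')\,n^{-1.4kn}$ for large $n$. Further, $T(n')\le n'!\,s(n')\le n^ns(n')$ by (7), and $\gamma(g)\le n^{(k+2)\log_2n}\le n^{3k\log_2n}$. The count for $g$ is therefore at most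
$$2n^{3k\log_2n+n-1.4kn}\,s(n-2)\le2n^{-0.3kn}\,s(n-2),$$
because $n\le kn$ and $3\log_2n\le0.1n$ for large $n$. Summing over $k\ge1$ gives at most $4n^{-0.3n}s(n-2)$. $\square$

## 9. The count of monoids: proofs of Theorems 3 and 2

*Proof of Theorem 3.*

**Step 1: isomorphism classes.** The aim is to show that $r(n)$ in (8) is $s(n-2)$ up to a tiny error. A group of order $2$ is $C_2$, with $d=1$. By (9) there are at least $s(n-2)$ classes with unit group $C_2$, so $r(n)\ge s(n-2)$. By (9), Lemma 3 and Lemma 4, for large $n$
$$r(n)\le s(n-2)\bigl(1+4(n-2)^{-(n-2)/6}+4n^{-0.3n}+n^{-n^2/2}\bigr)\le s(n-2)\bigl(1+n^{-n/10}\bigr);$$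
the last step holds because $(n-2)^{-(n-2)/6}=n^{-n/6+o(n)}$. With $m(n)=s(n-1)+r(n)$ this is the first claim.

**Step 2: classes up to anti-isomorphism.** The aim is the same for $r^*(n)$. The monoids $C_2\sqcup I$ with trivial actions form exactly $s^*(n-2)$ classes. Indeed, an isomorphism or anti-isomorphism between two of them preserves units and so restricts to the ideals; conversely, an isomorphism or anti-isomorphism of the ideals extends by the identity on $C_2$, which is both an automorphism and an anti-automorphism because $C_2$ is commutative. So $r^*(n)\ge s^*(n-2)$. All remaining monoids with $G\ne\{1\}$ fall into at most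
$$b_{C_2}(n)+r_{\ge3}(n)\le n^{-n/10}s(n-2)\le2n^{-n/10}s^*(n-2)$$
isomorphism classes, by Step 1 and (7), hence into at most that many classes up to isomorphism and anti-isomorphism. With $m^*(n)=s^*(n-1)+r^*(n)$ this is the second claim.

**Step 3: the proportion.** The aim is to compare $s(n-2)$ with $s(n-1)$. By Theorem 1 and (2), $s(n)=e^{O(n)}\mu(n)/n!$. Replacing $n$ by $n-1$ in (5) changes $(n/\ln n)^{2n}$ only by a factor $e^{O(n)}$, so
$$\frac{s(n-2)}{s(n-1)}=e^{O(n)}\,(n-1)\,\frac{\mu(n-2)}{\mu(n-1)}=\Bigl(\frac{\ln n}n\Bigr)^{2n}e^{O(n)}.$$
This tends to $0$. Since $r(n)\sim s(n-2)$, we get $m(n)=s(n-1)+r(n)\sim s(n-1)$, and the proportion of classes not of the form $S^1$ is $r(n)/m(n)=(\ln n/n)^{2n}e^{O(n)}$. In the other count, $\frac12s\le s^*\le s$, so $s^*(n-2)/s^*(n-1)$ obeys the same estimate; with $r^*(n)\sim s^*(n-2)$ and hence $m^*(n)\sim s^*(n-1)$, so does $r^*(n)/m^*(n)$. $\square$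

*Proof of Theorem 2.* By Section 6, the proportion of classes not of the form $S^1$ is $r(n)/m(n)$, respectively $r^*(n)/m^*(n)$. By Theorem 3 both are $(\ln n/n)^{2n}e^{O(n)}\to0$. Hence, with Theorem 1,
$$m(n)\sim s(n-1)\sim z(n-1),\qquad m^*(n)\sim s^*(n-1)\sim z^*(n-1).\qquad\square$$

Both halves of the guess are proved, in both ways of counting. Since the classes $S^1$ with $S$ 3-nilpotent number $z(n-1)$, respectively $z^*(n-1)$, almost all monoids are of the form $S^1$ with $S$ 3-nilpotent. Theorem 1 also turns the count into
$$m(n)\sim\frac{Z(n-1)}{(n-1)!},\qquad m^*(n)\sim\frac{Z(n-1)}{2\,(n-1)!}.$$
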